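# Banach spaces and their even duals: complemented in one another, yet not isomorphic

## 1. Even duals that are mutually complemented and pairwise non-isomorphic

**Theorem 1.** There is a separable Banach space $X$ whose even duals $X,X^{**},X^{(4)},X^{(6)},\dots$ are all isomorphic to complemented subspaces of one another, but are pairwise non-isomorphic. In particular $X\not\cong X^{**}$.

Two companion results will be proved with it.

**Theorem 2.** There is a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, $X\not\cong X^{**}$, and yet $X\cong X^{(4)}$.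

**Proposition 3.** If $X\cong X\oplus X$ and $X,X^{**}$ are isomorphic to complemented subspaces of one another, then $X\cong X^{**}$.

Conventions: scalars are $\mathbb K=\mathbb R$ or $\mathbb C$; "operator" means bounded linear operator; $\cong$ means linear topological isomorphism, not necessarily isometric; $X^{(2n)}$ is the $2n$-th dual; $\omega=\mathbb K^{\mathbb N}$; $c_{00}$ is the space of finitely supported sequences.

The theorems answer this question: if $X$ is isomorphic to a complemented subspace of $X^{**}$, and $X^{**}$ to a complemented subspace of $X$, must $X\cong X^{**}$? The problem comes with the remark that the second half of the hypothesis alone is known not to suffice, and with a pointer to the thread http://math.stackexchange.com/questions/65609/isometric-to-dual-implies-hilbertable. Theorem 1 says that both halves together do not suffice either, and that the failure can occur between any two even duals at once. Theorem 2 says that the failure can disappear after two more duals. Proposition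 3 says where not to look: every counterexample satisfies $X\not\cong X\oplus X$.

"$U$ is isomorphic to a complemented subspace of $V$" means $V\cong U\oplus U'$ for some Banach space $U'$. So the hypothesis reads
$$X^{**}\cong X\oplus A,\qquad X\cong X^{**}\oplus B \tag{1}$$
for some Banach spaces $A,B$, and this additive form is the one we shall use.

**Textbook facts used.**

* If a closed subspace $H\subset Z$ and the quotient $Z/H$ are both reflexive, then $Z$ is reflexive (three-space property).
* $T$ is Fredholm if $\ker T$ and the cokernel are finite-dimensional; $\operatorname{ind}T=\dim\ker T-\dim\operatorname{coker}T$. One has $\operatorname{ind}(ST)=\operatorname{ind}S+\operatorname{ind}T$; a compact perturbation of a Fredholm operator is Fredholm with the same index; and $T\in L(\ell_2)$ is Fredholm exactly when its class in the Calkin algebra (bounded modulo compact operators) is invertible. For instance, the inclusion $\ell_2\to\ell_2\oplus\mathbb K^n$ has index $-n$ and the projection $\ell_2\oplus\mathbb K^k\to\ell_2$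 has index $k$.
* An operator on $\ell_2$ is compact if and only if it sends weakly null sequences to norm-null sequences.
* $T^{**}$ extends $T$ and is weak*-weak* continuous.

## 2. The relation $X\cong X\oplus A\oplus B$, and spaces isomorphic to their squares

Some cases by hand. If $X$ is reflexive, then $X\cong X^{**}$ trivially. If $X=c_0$, then $X^{**}=\ell_\infty$ is not separable, so it does not embed in $X$ and the hypothesis fails; more generally, a separable $X$ satisfying (1) must have separable bidual. In Section 4 we meet non-reflexive spaces $J_s$ with $J_s^{**}\cong J_s\oplus\mathbb K\cong J_s$, where the answer is again yes.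

The first thing to try in general is to shuffle summands in (1), and with one extra assumption this works.

**Proof of Proposition 3.** Assume (1) and $X\cong X\oplus X$. Taking biduals, $X^{**}\cong X^{**}\oplus X^{**}$. Then
$$X^{**}\cong X\oplus A\cong X\oplus X\oplus A\cong X\oplus X^{**},$$
$$X\oplus X^{**}\cong X^{**}\oplus B\oplus X^{**}\cong X^{**}\oplus B\cong X.$$
Hence $X^{**}\cong X$. $\blacksquare$

Without $X\cong X\oplus X$ the shuffling stops. From (1) we get $X\cong X\oplus A\oplus B$, hence $X\cong X\oplus A^n\oplus B^n$ for all $n$; but nothing lets $X$ absorb $A$ without also absorbing $B$. A formal model shows that (1) by itself cannot yield more: represent "$X$ plus $k$ copies of $A$ plus $l$ copies of $B$" by the integer $k-l$. Adding $A\oplus B$ changes nothing, yet the values of $X,\ X\oplus A,\ X\oplus A^2,\dots$ are all different. To realize this model by Banach spaces we need an integer that changes by $+1$ when $A$ is added and by $-1$ when $B$ is added. It will be a Fredholm index.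

The same kind of model suggests Theorem 2: if $X$ absorbs $A_i\oplus A_j$ for all $1\le i<j\le3$, then it absorbs $(A_1\oplus A_2)\oplus(A_1\oplus A_3)$ and $A_2\oplus A_3$, hence $X\oplus A_1^2\cong X\oplus A_1^2\oplus A_2\oplus A_3\cong X$. But counting summands modulo $2$ is unchanged by every $A_i\oplus A_j$ and does distinguish $X$ from $X\oplus A_1$.

The space will have the form
$$X=W\oplus\mathcal J(E)\oplus Y .$$
Here $W^{**}\cong W\oplus A_1$, so taking the bidual adds an $A_1$; $\mathcal J(E)$ absorbs $A_1\oplus A_2$ but not $A_1$, and its bidual adds only a reflexive space $E$; and $Y$ is reflexive and absorbs $E$. We build the three pieces, beginning with the construction that underlies both $W$ and $\mathcal J(E)$.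

## 3. Sequences of bounded variation and their biduals

**Definition (variation spaces).** Let $G$ be a Banach space and $G_n\subset G$ ($n\ge1$) closed reflexive subspaces. Let $\pi_1,\dots,\pi_m$ be quotient maps from $G$ onto quotients of $G$ by closed subspaces, one of them the identity, and let $p_1,\dots,p_m\in(1,\infty)$. For $x=(x_n)_{n\ge1}$ with $x_n\in G_n$ put $x_0=0$ and
$$V_p(\pi x)=\sup_{0\le n_0<\dots<n_l}\Big(\sum_{k=1}^l\|\pi x_{n_k}-\pi x_{n_{k-1}}\|^p\Big)^{1/p},\qquad \|x\|=\max_iV_{p_i}(\pi_ix).$$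
Let $B=\{x:\|x\|<\infty\}$, $B^0=\{x\in B:x_n\to0\}$, $P_nx=(x_1,\dots,x_n,0,0,\dots)$ and $\mathrm{ev}_n(x)=x_n$. The $n_k$ form a *partition*, and $\pi x_{n_k}-\pi x_{n_{k-1}}$ is an *increment*.

**Example.** Take $G=G_n=\mathbb K$ and one exponent $s$. The constant sequence $1$ has norm $1$: only an increment starting at $0$ is non-zero. The indicator $1_{(n,m]}$ has norm $2^{1/s}$. If $n_1<m_1<n_2<m_2<\dots<m_N$, then $\sum_{k\le N}1_{(n_k,m_k]}$ goes up $N$ times and down $N$ times, and its norm is $(2N)^{1/s}$: $N$ blocks cost about $N^{1/s}$. This growth rate carries most of what follows.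

**Lemma 4.**

(a) $\|x_n\|\le\|x\|$; $B$ is a Banach space; every $x\in B$ converges in $G$; $\lim:B\to G$ is bounded; $B^0=\ker\lim$ is closed.

(b) $\|P_n\|\le2$, and $\|x\|\le\sup_n\|P_nx\|$ for every sequence $x$ with $x_n\in G_n$. So $x\in B$ if and only if $\sup_n\|P_nx\|<\infty$.

(c) If $x\in B^0$, then $P_nx\to x$.

*Proof.* These are the basic facts that let us treat $P_n$ like basis projections.

(a) The partition $0<n$ and the identity among the $\pi_i$ give $\|x_n\|\le\|x\|$. By Minkowski, $\|\cdot\|$ is a norm. If $(x^{(a)})_a$ is Cauchy in $B$, coordinates converge, $x^{(a)}_n\to x_n\in G_n$. For a fixed partition, the variation sum of $\pi_i(x^{(a)}-x)$ is the limit over $b$ of that of $\pi_i(x^{(a)}-x^{(b)})$, so $\|x^{(a)}-x\|\le\limsup_b\|x^{(a)}-x^{(b)}\|$, which is finite and tends to $0$. So $B$ is complete. If $x\in B$ were not Cauchy in $G$, there would be $\varepsilon>0$ and $n_1<m_1<n_2<m_2<\cdots$ with $\|x_{m_k}-x_{n_k}\|\ge\varepsilon$, and with the identity map and its exponent $p$ we would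 get $\|x\|^p\ge N\varepsilon^p$ for all $N$. Finally $\|\lim x\|\le\|x\|$.

(b) In a partition, at most one increment of $P_nx$ has its left endpoint $\le n$ and its right endpoint $>n$; it has size $\|\pi x_k\|\le V_p(\pi x)$, where $k\le n$ is its left endpoint. The increments inside $[0,n]$ are increments of $x$, and those beyond $n$ vanish. So $V_p(\pi P_nx)\le2V_p(\pi x)$. The second claim holds because a finite partition sees only finitely many coordinates.

(c) By the same splitting,
$$V_p(\pi(x-P_nx))\le\sup_{k>n}\|\pi x_k\|+V_p(\pi x;[n+1,\infty)),$$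
where the last term is the supremum over partitions inside $[n+1,\infty)$. The first term tends to $0$ since $x_k\to0$. The second decreases in $n$. If it stayed above some $\varepsilon>0$, we could choose finite partitions on successive disjoint intervals, each with variation sum at least $\varepsilon^p$; concatenating $N$ of them gives $V_p(\pi x)^p\ge N\varepsilon^p$ for all $N$, a contradiction. $\square$

**Lemma 5 (upper estimate for blocks).** If $x^{(1)},\dots,x^{(N)}$ are supported on successive disjoint intervals $I_1<\dots<I_N$, then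
$$V_p\Big(\pi\sum_kx^{(k)}\Big)^p\le(1+2^p)\sum_kV_p(\pi x^{(k)})^p.$$

*Proof.* The purpose is to show that $N$ bounded blocks add up to at most a constant times $N^{1/p}$. Fix a partition. Increments with both endpoints in the same $I_k$ contribute at most $V_p(\pi x^{(k)})^p$ for each $k$. For all other increments use $\|a-b\|^p\le2^{p-1}(\|a\|^p+\|b\|^p)$. A value at a point of $I_k$ has norm at most $V_p(\pi x^{(k)})$ (partition $0<n$); values outside all $I_k$ are $0$. In these other increments, a partition point in $I_k$ occurs as a right endpoint only if it is the first partition point in $I_k$, and as a left endpoint only if it is the last. So each $k$ is counted at most twice, and they contribute at most $2^{p-1}\cdot2\sum_kV_p(\pi x^{(k)})^p$. $\square$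

**Lemma 6.** For every $f\in(B^0)^*$, $P_n^*f\to f$ in norm.

*Proof.* This identifies the dual well enough to compute the bidual. Suppose it fails. For $n>m$ we have $(I-P_m)(I-P_n)=I-P_n$, so $(I-P_n)^*f=(I-P_n)^*(I-P_m)^*f$ and $\|(I-P_n)^*f\|\le3\|(I-P_m)^*f\|$. Since the norms do not tend to $0$, there is $\delta>0$ such that for every $m$ some $n>m$ has $\|(I-P_n)^*f\|>3\delta$; hence $\|(I-P_m)^*f\|>\delta$ for all $m$.

Given $n$, choose $x\in B^0$ with $\|x\|\le1$ and $|f(x-P_nx)|>\delta$; by Lemma 4(c) choose $n'>n$ with $|f(P_{n'}x-P_nx)|>\delta$. The vector $P_{n'}x-P_nx$ is supported on $(n,n']$ and has norm at most $4$. Iterating from $n'$ and multiplying by unimodular scalars gives $y_1,y_2,\dots$ on successive disjoint intervals with $\|y_k\|\le4$ and $f(y_k)>\delta$. With $p_*=\min_ip_i>1$, Lemma 5 gives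
$$\delta N\le f\Big(\sum_{k\le N}y_k\Big)\le\|f\|\,C\,N^{1/p_*},$$
which is false for large $N$. $\square$

**Lemma 7 (the bidual).** $(B^0)^{**}\cong B$ by an isomorphism that is the identity on $B^0$. Under it, for $x\in B$:
$$x(g\circ\mathrm{ev}_k)=g(x_k)\quad(g\in G^*,\ k\ge1),\qquad P_nx\to x\ \text{ weak*}. \tag{2}$$

*Proof.* *Step 1: define the map.* On $P_nB^0$ the norm is equivalent to that of $G_1\oplus\dots\oplus G_n$, so $P_nB^0$ is reflexive. View $P_n$ as an operator $B^0\to P_nB^0$; then $P_n^{**}x^{**}\in(P_nB^0)^{**}=P_nB^0$ for $x^{**}\in(B^0)^{**}$. Since $P_mP_n=P_m$ for $m\le n$, these elements are compatible: there is one sequence $x=(x_n)$, $x_n\in G_n$, with $P_nx=P_n^{**}x^{**}$ for all $n$. As $\sup_n\|P_nx\|\le2\|x^{**}\|$, Lemma 4(b) gives $x\in B$ and $\|x\|\le2\|x^{**}\|$. The map $x^{**}\mapsto x$ is linear and bounded, and it extends the identity of $B^0$.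

*Step 2: injectivity.* If all $P_n^{**}x^{**}=0$, then by Lemma 6, $x^{**}(f)=\lim_nx^{**}(P_n^*f)=\lim_n(P_n^{**}x^{**})(f)=0$ for every $f$.

*Step 3: surjectivity.* Given $x\in B$, let $x^{**}$ be a weak* cluster point of the bounded sequence $(P_nx)_n$ in $B^0\subset (B^0)^{**}$. Since $P_m^{**}$ is weak* continuous and $P_mP_nx=P_mx$ for $n\ge m$, we get $P_m^{**}x^{**}=P_mx$ for all $m$, so $x^{**}\mapsto x$. By the open mapping theorem the map is an isomorphism.

*Step 4: the formulas (2).* Since $P_k^*(g\circ\mathrm{ev}_k)=g\circ\mathrm{ev}_k$,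
$$x^{**}(g\circ\mathrm{ev}_k)=(P_k^{**}x^{**})(g\circ\mathrm{ev}_k)=g(\mathrm{ev}_k(P_kx))=g(x_k).$$
And $f(P_nx)=x^{**}(P_n^*f)\to x^{**}(f)$ by Lemma 6. $\square$

## 4. The spaces $J_s$ and spaces with a flag

**Definition.** $J_s$ ($1<s<\infty$) is $B^0$ for $G=G_n=\mathbb K$, with the single exponent $s$.

Constant sequences lie in $B$ and $B=J_s\oplus\mathbb K\cdot1$, so by Lemma 7 $J_s^{**}\cong J_s\oplus\mathbb K$. The right shift is an isometry of $J_s$ onto $\{x_1=0\}$: the shifted sequence takes the value $0$ at the indices $0$ and $1$, and afterwards repeats $x$, so both have the same increments. Hence $J_s\cong J_s\oplus\mathbb K$, and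
$$J_s^{**}\cong J_s\oplus\mathbb K\cong J_s. \tag{3}$$
By Lemma 6 the coordinate functionals have dense span in $J_s^*$, since $P_n^*f$ lies in the span of the first $n$ of them.

**Definition (flags).** Fix $1<p_1<\dots<p_m$ and write $A_i=J_{p_i}$. A *flagged space* is a reflexive space $E$ with closed subspaces $E=F_1\supset F_2\supset\dots\supset F_m\supset F_{m+1}=0$. Then $\mathcal J(E)$ denotes $B^0$ for $G_n=G=E$, the quotient maps $\pi_i:E\to E/F_{i+1}$ and exponents $p_i$, $1\le i\le m$. (So $\pi_m$ is the identity.) A *flag isomorphism* is an isomorphism $d:E\to E'$ with $d(F_i)=F'_i$ for all $i$; direct sums carry the direct sum flag.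

Thus a vector in the smallest $F_m$ is only measured with the largest exponent $p_m$, while a vector outside $F_2$ is also measured with the most demanding one, $p_1$.

**Example.** Let $\mathbb K_{[i]}$ be $\mathbb K$ with $F_1=\dots=F_i=\mathbb K$ and $F_{i+1}=0$. Then $\pi_k=0$ for $k<i$ and $\pi_k=\mathrm{id}$ for $k\ge i$. As $V_p$ decreases in $p$, the norm is $V_{p_i}$, so $\mathcal J(\mathbb K_{[i]})=A_i$. For $m=2$, the plane $\mathbb K^2$ with $F_2=0\oplus\mathbb K$ is $\mathbb K_{[1]}\oplus\mathbb K_{[2]}$.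

**Lemma 8.**

(a) $\mathcal J(E)^{**}=B\cong\mathcal J(E)\oplus E$, and $\lim$ induces $\mathcal J(E)^{**}/\mathcal J(E)\cong E$.

(b) $\mathcal J(E\oplus E')\cong\mathcal J(E)\oplus\mathcal J(E')$, and flag-isomorphic spaces have isomorphic $\mathcal J$-spaces.

*Proof.* (a) The constant sequence $\xi1_{[1,\infty)}$, $\xi\in E$, has norm $\max_i\|\pi_i\xi\|=\|\xi\|$, so constants split off $B^0=\ker\lim$; combine with Lemma 7. (b) The variations of $(x,x')$ are equivalent to the sums of those of $x$ and $x'$. A flag isomorphism $d$ induces isomorphisms $E/F_{i+1}\to E'/F'_{i+1}$ for every $i$, so applying $d$ in each coordinate is an isomorphism $\mathcal J(E)\to\mathcal J(E')$. $\square$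

In the example, $\mathcal J(\mathbb K_{[1]}\oplus\mathbb K_{[2]})\cong A_1\oplus A_2$.

## 5. The functor $Q(X)=X^{**}/X$ respects flags

**Definition.** $Q(X)=X^{**}/X$. For $T:X\to Y$, $T^{**}$ maps $X$ into $Y$, so it induces $Q(T):Q(X)\to Q(Y)$. Clearly $Q(ST)=Q(S)Q(T)$, $Q$ is additive, $Q(X_1\oplus X_2)=Q(X_1)\oplus Q(X_2)$, and $Q(X)=0$ if $X$ is reflexive.

For example $Q(c_0)=\ell_\infty/c_0$ and $Q(J_s)\cong\mathbb K$. By Lemma 8(a) we identify $Q(\mathcal J(E))=E$ via $\lim$. So an operator between $\mathcal J$-spaces leaves a trace: an operator between the reflexive spaces $E$ and $E'$. We now show that this trace must respect flags. In the one-dimensional case, for $s<t$ the inclusion $J_s\to J_t$ has $Q=1$ (constants go to constants), while in the other direction $Q(T)=0$ for every $T:J_t\to J_s$. The reason is the competition between $N^{1/s}$ and $N^{1/t}$, isolated in the next lemma.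

**Lemma 9.** Let $1<s<t$ and let $(y_n)$ in a Banach space $Y$ satisfy $\|\sum_{k=1}^N(y_{m_k}-y_{n_k})\|\le CN^{1/t}$ whenever $n_1<m_1<n_2<\dots<n_N<m_N$. Let $R:Y\to J_s$ be an operator with $Ry_n\to z$ coordinatewise, where $z$ is a convergent scalar sequence. Then $\lim z=0$.

*Proof.* The purpose is to build, if $\lim z\ne0$, a combination of differences whose image oscillates $N$ times by a fixed amount. Each single $Ry_n$ lies in $J_s$, so it is eventually small, although the limit $z$ is not.

Suppose $\eta=|\lim z|>0$ and fix $N$. Put $j_0'=0$, $m_0=0$. For $k=1,\dots,N$ choose in turn: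

* $n_k>m_{k-1}$ such that $|Ry_n(j)-z(j)|\le\eta/(32N)$ for all $n\ge n_k$ and $1\le j\le j'_{k-1}$;
* $j_k>j'_{k-1}$ with $|Ry_{n_k}(j_k)|\le\eta/8$ and $|z(j_k)|\ge7\eta/8$;
* $m_k>n_k$ with $|Ry_{m_k}(j_k)-z(j_k)|\le\eta/8$;
* with $v_k=R(y_{m_k}-y_{n_k})\in J_s$, some $j'_k>j_k$ with $|v_k(j)|\le\eta/(16N)$ for all $j\ge j'_k$.

Then $|v_k(j_k)|\ge\frac{7\eta}8-\frac\eta8-\frac\eta8=\frac{5\eta}8$, and $|v_k(j)|\le\eta/(16N)$ both for $1\le j\le j'_{k-1}$ and for $j\ge j'_k$. Let $v=\sum_{k\le N}v_k$. If $l<k$ then $j_k,j'_k\ge j'_l$; if $l>k$ then $j_k,j'_k\le j'_{l-1}$. In both cases $v_l$ is at most $\eta/(16N)$ in modulus at $j_k$ and $j'_k$. Therefore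
$$|v(j_k)-v(j_k')|\ge\frac{5\eta}8-\frac{\eta}{16N}-2(N-1)\frac{\eta}{16N}\ge\frac{5\eta}8-\frac\eta8=\frac\eta2 .$$
With the partition $j_1<j_1'<j_2<j_2'<\cdots$,
$$\frac\eta2N^{1/s}\le V_s(v)\le\|R\|\,C\,N^{1/t}.$$
As $N$ is arbitrary and $s<t$, this is a contradiction. $\square$

**Lemma 10 (flags are preserved).** Let $T:\mathcal J(E)\to\mathcal J(E')$ be an operator. Then $Q(T):E\to E'$ satisfies $Q(T)F_j\subset F'_j$ for all $j$.

*Proof.* We test $Q(T)\xi$ against functionals vanishing on $F'_j$ and feed the result into Lemma 9. For $j=1$ and $j=m+1$ there is nothing to show. Let $2\le j\le m$, $\xi\in F_j$, and $u_n=\xi1_{[1,n]}=P_n(\xi1_{[1,\infty)})$. By (2), $u_n\to\xi1_{[1,\infty)}$ weak*, and by definition $Q(T)\xi=\lim T^{**}(\xi1_{[1,\infty)})$.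

*The slow growth of the $u_n$.* For $n_1<m_1<n_2<\dots<m_N$ we have $u_{m_k}-u_{n_k}=\xi1_{(n_k,m_k]}$. For $i<j$, $\pi_i\xi=0$ because $F_j\subset F_{i+1}$. For $i\ge j$, Lemma 5 bounds the $p_i$-variation of the sum by $C\|\xi\|N^{1/p_i}\le C\|\xi\|N^{1/p_j}$. Hence $\|\sum_{k\le N}(u_{m_k}-u_{n_k})\|\le C\|\xi\|N^{1/p_j}$.

*A test operator into $J_{p_{j-1}}$.* Let $g\in E'^*$ vanish on $F'_j$. Then $g$ factors through $\pi'_{j-1}:E'\to E'/F'_j$, whose variation is measured with exponent $p_{j-1}$. So $R:x\mapsto(g((Tx)_k))_k$ is an operator $\mathcal J(E)\to J_{p_{j-1}}$. By weak* continuity of $T^{**}$ and (2),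
$$(Ru_n)(k)=\langle Tu_n,g\circ\mathrm{ev}_k\rangle\longrightarrow g\big((T^{**}(\xi1_{[1,\infty)}))_k\big)\qquad(n\to\infty),$$
and this sequence in $k$ converges to $g(Q(T)\xi)$.

Lemma 9 with $s=p_{j-1}<t=p_j$ gives $g(Q(T)\xi)=0$. Since this holds for all such $g$ and $F'_j$ is closed, Hahn–Banach gives $Q(T)\xi\in F'_j$. $\square$

## 6. A split flag absorbs too much

Take $m=2$. We look for a flagged space $E$, that is, a pair $E\supset F_2$, with
$$E\cong E\oplus\mathbb K_{[1]}\oplus\mathbb K_{[2]}\quad\text{but}\quad E\not\cong E\oplus\mathbb K_{[1]}\qquad\text{(flag isomorphisms)},$$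
for then $\mathcal J(E)\cong\mathcal J(E)\oplus A_1\oplus A_2$, and Lemma 10 might keep $\mathcal J(E)$ from absorbing $A_1$.

The natural first try is $E=\ell_2\oplus\ell_2$ with $F_2=\ell_2\oplus0$. The first property holds, by shifting both components. But
$$E\oplus\mathbb K_{[1]}\to E,\qquad(a,b,c)\mapsto(a,(c,b_1,b_2,\dots))$$
is also a flag isomorphism: it carries $F_2\oplus0$ onto $F_2$. So $\mathcal J(E)\cong\mathcal J(E)\oplus A_1$, and no choice of $W,Y$ helps. The defect is precise: in a split pair one can shift the quotient $E/F_2$ while leaving $F_2$ fixed. In terms of indices, an operator preserving $F_2$ may have index $0$ on $F_2$ and index $-1$ on $E/F_2$.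

What is needed is a pair $(Z,H)$ with $H\cong Z/H\cong\ell_2$ in which every operator preserving $H$ has, up to compact operators, *the same* action on $H$ and on $Z/H$. Then the two indices must agree. The next section constructs such a pair.

## 7. The Kalton–Peck space

For $x\in\ell_2$ let
$$\Omega(x)=\big(x_k\log(|x_k|/\|x\|)\big)_k\in\omega,\qquad 0\log0=0,\quad\Omega(0)=0.$$
$\Omega$ is homogeneous, and since $t|\log t|\le1/e$ on $[0,1]$,
$$|\Omega(x)_k|\le\|x\|/e. \tag{4}$$

**Lemma 11 (quasi-linearity).** With $K=6/e$, for $x,y,x_1,\dots,x_N\in\ell_2$,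
$$\|\Omega(x+y)-\Omega(x)-\Omega(y)\|_2\le K(\|x\|+\|y\|), \tag{5}$$
$$\Big\|\Omega\Big(\sum_{i\le N}x_i\Big)-\sum_{i\le N}\Omega(x_i)\Big\|_2\le K\sum_{i\le N}i\,\|x_i\|. \tag{6}$$

*Proof.* We show that $\Omega$ is linear up to bounded error. For scalars let $D(a,b)=(a+b)\log|a+b|-a\log|a|-b\log|b|$. Then $D(\lambda a,\lambda b)=\lambda D(a,b)$, because the extra terms $\lambda\log|\lambda|\,(a+b-a-b)$ cancel. If $|a|+|b|=1$, each of the three terms is at most $1/e$ in modulus. So $|D(a,b)|\le\frac3e(|a|+|b|)$ always, and $\|(D(x_k,y_k))_k\|_2\le\frac3e(\|x\|+\|y\|)$. In the same way $\Delta(x,y)=(x+y)\log\|x+y\|-x\log\|x\|-y\log\|y\|$ is homogeneous in $(x,y)$ and has norm at most $3/e$ when $\|x\|+\|y\|=1$. As $\Omega(x)_k=x_k\log|x_k|-x_k\log\|x\|$, the vector in (5) equals $(D(x_k,y_k))_k-\Delta(x,y)$. This proves (5). Splitting off $x_1$, then $x_2$, and so on, the $j$-th split costs at most $K\big(\|x_j\|+\|\sum_{i>j}x_i\|\big)\le K\sum_{i\ge j}\|x_i\|$, and $\sum_j\sum_{i\ge j}\|x_i\|=\sum_ii\|x_i\|$. $\square$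

**Definition.** $Z_2=\{(h,x)\in\omega\times\ell_2:h-\Omega x\in\ell_2\}$, with $\|(h,x)\|=\|h-\Omega x\|+\|x\|$. By (5) and homogeneity $Z_2$ is a vector space. Let $q(h,x)=x$ and $H=\ker q=\{(h,0):h\in\ell_2\}$.

**Example.** For $x=e_1+\dots+e_N$ we have $\Omega x=-(\log\sqrt N)\,x$. So $\|(\Omega x,x)\|=\sqrt N$, whereas $\|(0,x)\|=\sqrt N(1+\log\sqrt N)$. The obvious linear lift $x\mapsto(0,x)$, defined on $c_{00}$, is unbounded.

**Lemma 12.** $\|\cdot\|$ is equivalent to a norm under which $Z_2$ is a separable reflexive Banach space; $H\cong\ell_2$, and $q$ induces $Z_2/H\cong\ell_2$.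

*Proof.* *Step 1: an equivalent norm, by duality.* For scalars, $|ab\log(|a|/|b|)|\le\frac1e(|a|^2+|b|^2)$: if $|a|\ge|b|>0$ and $t=|b|/|a|$, the left side is $|a|^2t|\log t|$. Now $\Omega(x)_kx'_k-x_k\Omega(x')_k=x_kx'_k(\log|x_k|-\log|x'_k|)$ for unit vectors (and $0$ if $x_kx_k'=0$). Summing and using homogeneity, for $x\in\ell_2$, $x'\in c_{00}$,
$$\Big|\sum_k\big(\Omega(x)_kx'_k-x_k\Omega(x')_k\big)\Big|\le\tfrac2e\|x\|\|x'\|. \tag{7}$$
Let $S$ be the set of $(h',x')\in Z_2$ with $x'\in c_{00}$ and $\|(h',x')\|\le1$. Then $h'\in\ell_2$, and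
$$|||(h,x)|||=\sup_{(h',x')\in S}\Big|\sum_k(h_kx'_k-x_kh'_k)\Big|$$
makes sense. Write $h=\Omega x+a$, $h'=\Omega x'+a'$. By (7) the sum is at most $\frac2e\|x\|\|x'\|+\|a\|\|x'\|+\|x\|\|a'\|\le\|(h,x)\|\,\|(h',x')\|$, as $\frac2e<1$. So $|||\cdot|||\le\|\cdot\|$.

Conversely, the elements $(h',0)\in S$ show $\|x\|\le|||(h,x)|||$. The elements $(\Omega x',x')$ with $x'\in c_{00}$, $\|x'\|=1$, lie in $S$; by (7) they show $|\sum_k(h-\Omega x)_kx'_k|\le|||(h,x)|||+\frac2e\|x\|$, hence $\|h-\Omega x\|\le(1+\frac2e)|||(h,x)|||$. So $|||\cdot|||$, which is clearly a seminorm, is a norm equivalent to $\|\cdot\|$.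

*Step 2: completeness.* Let $((h^n,x^n))$ be Cauchy. Then $x^n\to x$ in $\ell_2$. By (4), $|h^n_k-h^l_k|\le\|h^n-h^l-\Omega(x^n-x^l)\|+\frac1e\|x^n-x^l\|$, so $h^n\to h$ coordinatewise for some $h\in\omega$. Each $u\mapsto\Omega(u)_k$ is continuous on $\ell_2$ (at $u=0$ by (4)), so $h^n-h^l-\Omega(x^n-x^l)\to h^n-h-\Omega(x^n-x)$ coordinatewise as $l\to\infty$. By lower semicontinuity of the $\ell_2$ norm, $\|(h^n-h,x^n-x)\|\le\liminf_l\|(h^n-h^l,x^n-x^l)\|$, which is finite for large $n$ and tends to $0$. So $(h^n-h,x^n-x)\in Z_2$ for large $n$, hence $(h,x)\in Z_2$, and $(h^n,x^n)\to(h,x)$.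

*Step 3: subspace and quotient.* On $H$ the norm is $\|h\|_2$. The map $q$ is onto, as $(\Omega x,x)\in Z_2$, and bounded, so $Z_2/H\cong\ell_2$. Since $H$ and $Z_2/H$ are separable and reflexive, so is $Z_2$. $\square$

**Lemma 13 (the shift).** $(Z_2,H)\cong(Z_2\oplus\mathbb K\oplus\mathbb K,\ H\oplus\mathbb K\oplus0)$ as pairs.

*Proof.* We need $Z_2$ to absorb one dimension in $H$ together with one in $Z_2/H$. The functionals $(h,x)\mapsto x_1$ and $(h,x)\mapsto h_1$ are continuous, the second by (4). Let $\sigma$ be the right shift on $\omega$. Then $\Omega(\sigma x)=\sigma\Omega(x)$, so $(h,x)\mapsto(\sigma h,\sigma x)$ preserves $\|\cdot\|$; it maps $Z_2$ onto $\{h_1=x_1=0\}$ and $H$ onto $H\cap\{h_1=0\}$. A complement of $\{h_1=x_1=0\}$ is spanned by $(e_1,0)\in H$ and $(0,e_1)$, which lies in $Z_2$ since $\Omega(e_1)=0$. So $((h,x),a,b)\mapsto(\sigma h,\sigma x)+a(e_1,0)+b(0,e_1)$ is an isomorphism $Z_2\oplus\mathbb K\oplus\mathbb K\to Z_2$. Its value lies in $H$ iff $\sigma x+be_1=0$, that is, iff $x=0$ and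 $b=0$. $\square$

If $T\in L(Z_2)$ and $T(H)\subset H$, let $T_H\in L(\ell_2)$ be the restriction of $T$ to $H=\ell_2$, and $T_{Z_2/H}\in L(\ell_2)$ the induced operator on $Z_2/H=\ell_2$.

**Lemma 14.** (a) If $T\in L(Z_2)$ and $T(H)\subset H$, then $T_H-T_{Z_2/H}$ is compact on $\ell_2$. (b) If $T:\ell_2\to Z_2$ is an operator, then $qT$ is compact.

Part (b) follows from (a): $Tq\in L(Z_2)$ vanishes on $H$ and induces $x\mapsto qTx$ on $Z_2/H=\ell_2$. In particular $q$ has no bounded linear right inverse, since $I$ is not compact.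

**The simplest instance.** Let us see directly why $T_H=0$, $T_{Z_2/H}=I$ is impossible. For $x\in c_{00}$ write $T(0,x)=(Lx,x)$. As $T$ kills $(\Omega x,0)$, also $T(\Omega x,x)=(Lx,x)$, and boundedness gives $\|Lx-\Omega x\|\le C\|x\|$. Since $\Omega e_i=0$, $\|Le_i\|\le C$. For signs $\theta_i=\pm1$ and $x=\sum_{i\le N}\theta_ie_i$, $\Omega x=-(\log\sqrt N)x$, so $(\log\sqrt N)\sqrt N\le\|\sum\theta_iLe_i\|+C\sqrt N$. Averaging over signs, some choice has $\|\sum\theta_iLe_i\|\le(\sum\|Le_i\|^2)^{1/2}\le C\sqrt N$. So $\log\sqrt N\le2C$ for all $N$, a contradiction. The general proof runs the same comparison along a sequence on which $T_H-T_{Z_2/H}$ stays away from $0$.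

*Proof of Lemma 14(a).* Put $\alpha=T_H$, $\beta=T_{Z_2/H}$, $\gamma=\alpha-\beta$.

**Step 1.** *Translate boundedness of $T$ into an inequality about $\Omega$.* For $x\in c_{00}$ we have $\Omega x\in c_{00}$, so $(0,x)\in Z_2$ and $T(0,x)=(Lx,\beta x)$ with $L:c_{00}\to\omega$ linear. Adding $T(\Omega x,0)=(\alpha\Omega x,0)$ gives $T(\Omega x,x)=(\alpha\Omega x+Lx,\beta x)$. As $\|(\Omega x,x)\|=\|x\|$, there is $C$ with
$$\|\alpha\Omega x+Lx-\Omega\beta x\|\le C\|x\|\qquad(x\in c_{00}). \tag{8}$$

**Step 2.** *Assuming $\gamma$ is not compact, find disjoint blocks $u_k$ on which $\gamma$ is large and $\beta u_k$ is almost disjoint.* There are $\delta>0$ and a weakly null normalized sequence $(w_i)$ in $\ell_2$ with $\|\gamma w_i\|\ge2\delta$ for all $i$. Put $\varepsilon_k=2^{-k}\min\{\frac1{4\|\beta\|+4},\frac\delta{4\|\gamma\|}\}$ and $a_0=0$. Since $(w_i)$ and $(\beta w_i)$ are weakly null, their restrictions to any fixed $[1,a]$ tend to $0$ in norm; so we can choose $i_1<i_2<\cdots$ and $a_1<a_2<\cdots$ such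 that the restrictions of $w_{i_k}$ and of $\beta w_{i_k}$ to $[1,a_{k-1}]$ and to $(a_k,\infty)$ have norm at most $\varepsilon_k$ (first choose $i_k$, then $a_k$). Let $\tilde u_k$ and $b_k$ be the restrictions of $w_{i_k}$ and $\beta w_{i_k}$ to $(a_{k-1},a_k]$. Then $\|\tilde u_k-w_{i_k}\|\le2\varepsilon_k<1$. Put $u_k=\tilde u_k/\|\tilde u_k\|$; as $\|u_k-\tilde u_k\|=1-\|\tilde u_k\|\le2\varepsilon_k$, $\|u_k-w_{i_k}\|\le4\varepsilon_k$. Hence:

* the $u_k\in c_{00}$ are normalized and disjointly supported, and $\|\gamma u_k\|\ge2\delta-4\varepsilon_k\|\gamma\|\ge\delta$;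
* the $b_k\in c_{00}$ are disjointly supported, and $e_k=\beta u_k-b_k$ (from here on $e_k$ denotes this error) satisfies $\|e_k\|\le4\varepsilon_k\|\beta\|+2\varepsilon_k\le2^{-k}$, so $\|b_k\|\le\|\beta\|+1$.

**Step 3.** *Expand both sides of (8) for a sum with random signs, keeping track of the logarithm.* Fix $N$ and signs $\theta_i=\pm1$; let $x=\sum\theta_iu_i$, all sums being over $i\le N$. Then $\|x\|=\sqrt N$. Let $O(\sqrt N)$ stand for a vector of norm at most a constant, independent of $N$ and the signs, times $\sqrt N$.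

First, since the $u_i$ are disjoint unit vectors,
$$\Omega x=\sum\theta_i\Omega u_i-(\log\sqrt N)\,x. \tag{9}$$
By (8), $\alpha\Omega u_i+Lu_i=\Omega\beta u_i+r_i$ with $\|r_i\|\le C$. By (5), $\Omega\beta u_i=\Omega b_i+\Omega e_i+s_i$ with $\|s_i\|\le K(\|b_i\|+\|e_i\|)\le C'$. With (9) and linearity of $\alpha,L$,
$$\alpha\Omega x+Lx=\sum\theta_i(\Omega b_i+\Omega e_i+r_i+s_i)-(\log\sqrt N)\,\alpha x. \tag{10}$$

Next, $\beta x=\sum\theta_ib_i+\sum\theta_ie_i$, where $\|\sum\theta_ib_i\|\le(\|\beta\|+1)\sqrt N$ and $\|\sum\theta_ie_i\|\le1$. By (5),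
$$\Omega(\beta x)=\Omega\Big(\sum\theta_ib_i\Big)+\Omega\Big(\sum\theta_ie_i\Big)+O(\sqrt N),$$
and by (6), $\|\Omega(\sum\theta_ie_i)-\sum\theta_i\Omega e_i\|\le K\sum i2^{-i}\le2K$. By disjointness, with $\mu=(\sum\|b_i\|^2)^{1/2}$,
$$\Omega\Big(\sum\theta_ib_i\Big)=\sum\theta_i\Omega b_i+\sum\theta_ib_i\log\|b_i\|-(\log\mu)\sum\theta_ib_i$$
(terms with $b_i=0$, or all of them if $\mu=0$, are read as $0$). The middle sum is $O(\sqrt N)$, because $t|\log t|$ is bounded on $[0,\|\beta\|+1]$. In the last term we may replace $\log\mu$ by $\log\sqrt N$: the error has norm $\mu|\log(\mu/\sqrt N)|=\sqrt N\,\tau|\log\tau|$ with $\tau=\mu/\sqrt N\le\|\beta\|+1$, so it is $O(\sqrt N)$. Finally $\sum\theta_ib_i=\beta x-\sum\theta_ie_i$ and $(\log\sqrt N)\|\sum\theta_ie_i\|\le\log\sqrt N=O(\sqrt N)$. Altogether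
$$\Omega(\beta x)=\sum\theta_i(\Omega b_i+\Omega e_i)-(\log\sqrt N)\,\beta x+O(\sqrt N). \tag{11}$$

Subtract (11) from (10). The terms $\Omega b_i,\Omega e_i$ cancel, and
$$\alpha\Omega x+Lx-\Omega\beta x=-(\log\sqrt N)\sum\theta_i\gamma u_i+\sum\theta_i(r_i+s_i)+O(\sqrt N).$$

**Step 4.** *Average over signs to get the contradiction.* By (8) the left side has norm at most $C\sqrt N$. The vectors $r_i,s_i$ do not depend on the signs. Take $L_2$-norms over independent uniform signs and use $\mathbb E\|\sum\theta_ic_i\|^2=\sum\|c_i\|^2$ in $\ell_2$: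
$$\delta\sqrt N\log\sqrt N\le(\log\sqrt N)\Big(\sum\|\gamma u_i\|^2\Big)^{1/2}\le\Big(\sum\|r_i+s_i\|^2\Big)^{1/2}+O(\sqrt N)\le C''\sqrt N$$
for all $N$, which is impossible. $\square$

**The flagged spaces $Z^{ij}$.** For $1\le i<j\le m$ let $Z^{ij}$ be $Z_2$ with the flag $F_k=Z_2$ ($k\le i$), $F_k=H$ ($i<k\le j$), $F_k=0$ ($k>j$). In Lemma 13 the line spanned by $(e_1,0)\in H$ lies in $F_k$ exactly for $k\le j$, and the other added line exactly for $k\le i$. So Lemma 13 says $Z^{ij}\cong Z^{ij}\oplus\mathbb K_{[j]}\oplus\mathbb K_{[i]}$ as flagged spaces, and Lemma 8(b) gives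
$$\mathcal J(Z^{ij})\cong\mathcal J(Z^{ij})\oplus A_i\oplus A_j. \tag{12}$$

## 8. A space $W$ with $W^{**}\cong W\oplus A_1$ and no trace on $\mathcal J$-spaces

Lemma 8(a) shows that $\mathcal J(E)^{**}$ exceeds $\mathcal J(E)$ only by a reflexive space. We now want a space whose bidual adds an $A_1$. It must not absorb $A_1$ itself, and it must not disturb the trace $Q$ on $\mathcal J(E)$.

Choose $1<r<\infty$ with conjugate exponent $r'>p_m$. Let $E_0=A_1^*$ and let $G_n\subset E_0$ be the span of the first $n$ coordinate functionals. The $G_n$ are finite-dimensional and increasing, and $\bigcup G_n$ is dense in $E_0$ (Section 4). Let $U$ be the space $B^0$ for $G=E_0$, these $G_n$, the identity map and the exponent $r$. By Lemma 7, $U^{**}=B$. Put $W=U^*$.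

**Lemma 15.** $W$ is separable, $W^{**}=W\oplus U^\perp\cong W\oplus A_1$, where $U^\perp\subset U^{***}$ is the annihilator of $U$, and $U^\perp=\{f\circ\lim:f\in E_0^*\}$.

*Proof.* *Step 1: $\lim:U^{**}\to E_0$ is onto with kernel $U$, so that $Q(U)\cong E_0$.* The kernel is $B^0=U$. Given $\xi\in E_0$, write $\xi=\sum_j\xi_j$ with $\xi_j\in G_{n_j}$ and $\sum\|\xi_j\|<\infty$. The sequence $\xi_j1_{[n_j,\infty)}$ has its coordinates in the right spaces, because the $G_n$ increase, and its norm in $B$ is $\|\xi_j\|$. So $\sum_j\xi_j1_{[n_j,\infty)}$ converges absolutely in $B$, and its limit is $\xi$.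

*Step 2: the annihilator.* Hence $U^\perp=(U^{**}/U)^*=\{f\circ\lim:f\in E_0^*\}\cong E_0^*=A_1^{**}\cong A_1$ by (3).

*Step 3: every third dual splits.* Let $j_U:U\to U^{**}$ and $j_{U^*}:U^*\to U^{***}$ be the canonical embeddings. Then $(j_U)^*j_{U^*}=\mathrm{id}_{U^*}$ and $\ker(j_U)^*=U^\perp$. So $j_{U^*}(j_U)^*$ is a projection onto the canonical copy of $W=U^*$ with kernel $U^\perp$, and $W^{**}=U^{***}=W\oplus U^\perp$.

*Step 4: separability.* The spaces $P_n^*U^*$ are finite-dimensional, and their union is dense in $U^*$ by Lemma 6. $\square$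

**Lemma 16.** Every operator $T:W\to\mathcal J(E)$, $E$ a flagged space, satisfies $Q(T)=0$.

*Proof.* By Lemma 15 it suffices to show $T^{**}\varphi\in\mathcal J(E)$ for $\varphi=f\circ\lim\in U^\perp$. We approximate $\varphi$ by elements of $W$ whose differences grow so slowly that Lemma 9 applies. Let $w_n=f\circ\mathrm{ev}_n\in U^*=W$.

*Weak\* convergence.* For $x\in U^{**}=W^*$, (2) gives $\langle x,w_n\rangle=f(x_n)\to f(\lim x)=\varphi(x)$. So $w_n\to\varphi$ in $\sigma(W^{**},W^*)$.

*Growth.* For $x\in U$ and $n_1<m_1<n_2<\dots<m_N$, Hölder's inequality gives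
$$\Big|\sum_{k\le N}f(x_{m_k}-x_{n_k})\Big|\le\|f\|\sum_{k\le N}\|x_{m_k}-x_{n_k}\|\le\|f\|N^{1/r'}V_r(x),$$
so $\|\sum_{k\le N}(w_{m_k}-w_{n_k})\|\le\|f\|N^{1/r'}$.

*Test operators.* For $g\in E^*$, $R:w\mapsto(g((Tw)_j))_j$ maps $W$ into $J_{p_m}$, because $\pi_m=\mathrm{id}$. By (2), $Rw_n\to(g((T^{**}\varphi)_j))_j$ coordinatewise, a convergent sequence. Lemma 9 with $s=p_m<t=r'$ gives $\lim_jg((T^{**}\varphi)_j)=0$. Since $T^{**}\varphi\in\mathcal J(E)^{**}=B$ converges in norm and $g$ was arbitrary, $\lim T^{**}\varphi=0$, that is, $T^{**}\varphi\in\mathcal J(E)$. $\square$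

As a check, $W$ does not contain $A_1$ as a complemented subspace: if $i:A_1\to W$ and $T:W\to A_1=\mathcal J(\mathbb K_{[1]})$ had $Ti=\mathrm{id}$, then $Q(T)Q(i)$ would be the identity of $Q(A_1)\cong\mathbb K$, contradicting $Q(T)=0$.

## 9. From isomorphisms of $X\oplus A_1^n$ to flag isomorphisms

Let $E$ be a finite direct sum of (one or more) spaces $Z^{ij}$ and put
$$X=W\oplus\mathcal J(E)\oplus Y,\qquad Y=\ell_2(Z_2).$$
$X$ is separable: $W$ is, by Lemma 15; $\mathcal J(E)$ is, since $P_n\mathcal J(E)\cong E^n$ is separable and $P_nx\to x$; and $Y$ is. The space $Y$ is reflexive, and $Y\oplus E\cong Y$ because $E$, as a Banach space, is a finite sum of copies of $Z_2$.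

**Lemma 17.** $X^{(2n)}\cong X\oplus A_1^n$ for all $n\ge0$.

*Proof.* This computes the even duals. By Lemmas 15 and 8(a),
$$X^{**}\cong(W\oplus A_1)\oplus(\mathcal J(E)\oplus E)\oplus Y\cong X\oplus A_1 .$$
As $A_1^{**}\cong A_1$ by (3), induction gives the claim. $\square$

**Lemma 18.** If $X\oplus A_1^n\cong X\oplus A_1^k$, then there is a flag isomorphism $d:E\oplus\mathbb K_{[1]}^n\to E\oplus\mathbb K_{[1]}^k$.

*Proof.* We apply $Q$ to the isomorphism and discard what happens on $W$ and $Y$. Since $A_1=\mathcal J(\mathbb K_{[1]})$, Lemma 8(b) gives $X\oplus A_1^n\cong W\oplus\mathcal J(E\oplus\mathbb K_{[1]}^n)\oplus Y$, and similarly for $k$. Let $\Theta$ be an isomorphism between these two spaces. As $Q(Y)=0$, $Q(\Theta)$ is a $2\times2$ operator matrix from $Q(W)\oplus(E\oplus\mathbb K^n)$ to $Q(W)\oplus(E\oplus\mathbb K^k)$, and its entries are $Q$ of the corresponding entries of $\Theta$. The entry $Q(W)\to E\oplus\mathbb K^k$ is $Q$ of an operator $W\to\mathcal J(E\oplus\mathbb K_{[1]}^k)$, hence $0$ by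 Lemma 16. The same holds for $Q(\Theta^{-1})=Q(\Theta)^{-1}$. So
$$Q(\Theta)=\begin{pmatrix}*&*\\0&d\end{pmatrix},\qquad Q(\Theta)^{-1}=\begin{pmatrix}*&*\\0&d'\end{pmatrix},$$
and multiplying in both orders gives $dd'=I$, $d'd=I$. Both $d$ and $d'$ are $Q$ of operators between $\mathcal J$-spaces, so by Lemma 10 $d(F_j)\subset F'_j$ and $d'(F'_j)\subset F_j$ for all $j$. Hence $d(F_j)=F'_j$. $\square$

## 10. One Kalton–Peck block: an integer index separates all even duals

**Proof of Theorem 1.** Take $m=2$, $p_1=2$, $p_2=3$, $r=6/5$ (so $r'=6>p_2$), and $E=Z^{12}$. The flag is $F_1=Z_2$, $F_2=H$, $F_3=0$.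

**Step 1.** *The even duals are complemented in one another.* By (12), $X\cong X\oplus A_1\oplus A_2$. Iterating and using Lemma 17,
$$X\cong X\oplus A_1^n\oplus A_2^n\cong X^{(2n)}\oplus A_2^n .$$
So each $X^{(2n)}$ is isomorphic to a complemented subspace of $X$, and $X$ to one of each $X^{(2k)}\cong X\oplus A_1^k$. Hence each $X^{(2n)}$ is isomorphic to a complemented subspace of each $X^{(2k)}$.

**Step 2.** *They are pairwise non-isomorphic.* Suppose $X^{(2n)}\cong X^{(2k)}$. By Lemmas 17 and 18 there is an isomorphism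
$$d:Z_2\oplus\mathbb K^n\to Z_2\oplus\mathbb K^k,\qquad d(H\oplus0)=H\oplus0,$$
because $F_2$ of $\mathbb K_{[1]}$ is $0$. Let $D\in L(Z_2)$ be the compression of $d$: include $Z_2$, apply $d$, project onto $Z_2$. Then $D(H)\subset H$, and $D_H$ is $d$ restricted to $H$, an isomorphism; so $\operatorname{ind}D_H=0$. On the quotient, $D_{Z_2/H}$ is the composition of the inclusion $\ell_2\to\ell_2\oplus\mathbb K^n$ (index $-n$), the isomorphism $\ell_2\oplus\mathbb K^n\to\ell_2\oplus\mathbb K^k$ induced by $d$ (index $0$), and the projection onto $\ell_2$ (index $k$). So $\operatorname{ind}D_{Z_2/H}=k-n$. By Lemma 14(a), $D_H-D_{Z_2/H}$ is compact, so the two indices agree and $k=n$. $\blacksquare$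

For this $X$ we have $X^{**}\cong X\oplus A_1$, $X\cong X^{**}\oplus A_2$ and $X\not\cong X^{**}$. The index $k-n$ is the integer of the formal model in Section 2, and the split pair of Section 6 is excluded exactly by Lemma 14(a).

## 11. Three Kalton–Peck blocks: a parity obstruction with $X\cong X^{(4)}$

**Proof of Theorem 2.** Take $m=3$, $(p_1,p_2,p_3)=(2,3,4)$, $r=6/5$ (so $r'=6>4$), and $E=Z^{12}\oplus Z^{13}\oplus Z^{23}$.

**Step 1.** *The positive statements follow from the absorption relations.* By (12), $X\cong X\oplus A_i\oplus A_j$ for all $i<j$. By Lemma 17, $X^{**}\cong X\oplus A_1$ and $X\cong X\oplus A_1\oplus A_2\cong X^{**}\oplus A_2$, so $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another. Moreover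
$$X^{(4)}\cong X\oplus A_1^2\cong(X\oplus A_2\oplus A_3)\oplus A_1^2\cong X\oplus(A_1\oplus A_2)\oplus(A_1\oplus A_3)\cong X.$$

**Step 2.** *If $X\cong X^{**}$, extract an operator $D$ on $E$ that preserves the flag and is invertible up to rank one.* Suppose $X\cong X\oplus A_1$. Lemma 18 gives a flag isomorphism $d:E\to E'=E\oplus\mathbb K_{[1]}$. Let $P:E'\to E$ be the projection and $\iota:E\to E'$ the inclusion; both preserve flags. Put $D=Pd$ and $R=d^{-1}\iota$. These preserve flags, $DR=P\iota=I$, and $I-RD=d^{-1}(I-\iota P)d$ has rank $1$.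

**Step 3.** *Compute the indices on the layers $F_j/F_{j+1}$.* Write $H^S$ for the copy of $H$ in $Z^S$. By the definition of the flags,
$$F_2=H^{12}\oplus H^{13}\oplus Z^{23},\qquad F_3=H^{13}\oplus H^{23},\qquad F_4=0.$$
Let $D_j,R_j$ be induced by $D,R$ on $F_j/F_{j+1}$:

* $D_1$ acts on $Z^{12}/H\oplus Z^{13}/H$,
* $D_2$ acts on $H^{12}\oplus Z^{23}/H$,
* $D_3$ acts on $H^{13}\oplus H^{23}$.

All summands are copies of $\ell_2$. Each $Z^S$ contributes two of them, in two different layers: $Z^{12}$ in layers $1,2$; $Z^{13}$ in layers $1,3$; $Z^{23}$ in layers $2,3$. Since $F'_2=F_2\oplus0$ and $F'_3=F_3\oplus0$, $D_2$ and $D_3$ are isomorphisms, of index $0$. And $D_1$ is an isomorphism onto $E/F_2\oplus\mathbb K$ followed by a surjection with one-dimensional kernel, so $\operatorname{ind}D_1=1$.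

**Step 4.** *Modulo compact operators each $D_j$ is triangular.* This allows us to add indices along the diagonal. Let $D^{S',S}:Z^S\to Z^{S'}$ be the entries of $D$. Flags are direct sums, so $D^{S',S}$ maps $F_k\cap Z^S$ into $F_k\cap Z^{S'}$.

* $D_1$: $D^{12,13}$ maps $H^{13}\subset F_3$ into $F_3\cap Z^{12}=0$. So it vanishes on $H$, and by Lemma 14(a) the induced entry $Z^{13}/H\to Z^{12}/H$ is compact.
* $D_2$: the entry $H^{12}\to Z^{23}/H$ is $qD^{23,12}|_H$, compact by Lemma 14(b).
* $D_3$: $D^{13,23}$ maps $Z^{23}\subset F_2$ into $F_2\cap Z^{13}=H^{13}$. So it preserves $H$ and induces $0$ on $Z_2/H$, and by Lemma 14(a) its restriction $H^{23}\to H^{13}$ is compact.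

Only flag preservation was used, so $R_j$ has the corresponding compact entry in the same position. Since $D_jR_j=I$ and $R_jD_j-I$ has finite rank, the classes of $D_j$ and $R_j$ are mutually inverse triangular $2\times2$ matrices over the Calkin algebra of $\ell_2$, with the same vanishing position. Multiplying, their diagonal entries are mutually inverse. So the diagonal entries of $D_j$ are Fredholm.

Their indices add up to $\operatorname{ind}D_j$: after discarding the compact entry and ordering the summands so that the matrix is lower triangular, it factors as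
$$\begin{pmatrix}u&0\\w&v\end{pmatrix}=\begin{pmatrix}u&0\\0&I\end{pmatrix}\begin{pmatrix}I&0\\w&I\end{pmatrix}\begin{pmatrix}I&0\\0&v\end{pmatrix},$$
whose factors have indices $\operatorname{ind}u$, $0$, $\operatorname{ind}v$.

**Step 5.** *Link the layers through Lemma 14 and count.* Each diagonal block $D^{S,S}$ preserves $H^S$, because $H^{12}=F_2\cap Z^{12}$, $H^{13}=F_3\cap Z^{13}$ and $H^{23}=F_3\cap Z^{23}$. By Lemma 14(a), the operators it induces on $H$ and on $Z_2/H$ differ by a compact operator. Both are diagonal entries found in Step 4, hence Fredholm, so they have a common index. Call these indices $a,b,c$ for $S=12,13,23$. Reading off the layers of Step 3,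
$$a+b=\operatorname{ind}D_1=1,\qquad a+c=\operatorname{ind}D_2=0,\qquad b+c=\operatorname{ind}D_3=0 .$$
Hence $a=b=-c$ and $2a=1$, which no integer satisfies. So $X\not\cong X^{**}$. $\blacksquare$
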